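\title{A parameterized approximation scheme for maximum weight independent set of rectangles}

\begin{abstract}
Given $n$ axis-parallel rectangles with non-negative weights, a bound $k$ and an accuracy $\varepsilon\in(0,1/2]$, we find at most $k$ pairwise disjoint rectangles whose total weight is at least $1-\varepsilon$ times the largest weight of a family of at most $k$ pairwise disjoint rectangles. The algorithm is deterministic and runs in time $2^{O(k\log(k/\varepsilon))}\,n^{O(\frac1\varepsilon\log\frac1\varepsilon)}$. This answers a question of Grandoni et al. An exchange argument removes all rectangles below a weight threshold, a net of the optimal solution reduces the remaining ones to a family pierced by a small grid, and that family is handled by a Baker-type layering argument.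
\end{abstract}

\section{Introduction}\label{sec:intro}

In the \emph{Maximum Weight Independent Set of Rectangles} problem (\textsc{MWISR}) the input is a set $\mathcal R$ of $n$ closed axis-parallel rectangles in the plane, each $R\in\mathcal R$ with a weight $\omega(R)\ge0$. Degenerate rectangles, that is, axis-parallel segments, are allowed. A set of rectangles is \emph{independent} if its members are pairwise disjoint as closed point sets, so two rectangles whose boundaries touch cannot both be chosen. The weight $\omega(S)$ of a set $S$ is the sum of the weights of its members. For $k\in\mathbb N$ we write $\omega(\mathrm{opt}_k)$ for the maximum weight of an independent subset of $\mathcal R$ with at most $k$ members.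

Trying all subsets of size at most $k$ computes $\omega(\mathrm{opt}_k)$ in time $n^{O(k)}$. One would like to remove $k$ from the exponent of $n$. For the exact problem this is impossible unless $\mathrm{FPT}=\mathrm{W}[1]$, already for unit squares of weight $1$ \cite{Marx}. It is therefore natural to give up a small fraction of the weight. A \emph{parameterized approximation scheme} for \textsc{MWISR} is an algorithm that, given $\mathcal R$, $\omega$, $k\in\mathbb N$ and $\varepsilon>0$, outputs an independent set of at most $k$ rectangles of weight at least $(1-\varepsilon)\,\omega(\mathrm{opt}_k)$, in time $f(k,\varepsilon)\cdot n^{g(\varepsilon)}$ for some computable functions $f$ and $g$.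

When all weights equal $1$, we have $\omega(\mathrm{opt}_k)=\min(k,\mathrm{OPT})$, where $\mathrm{OPT}$ is the size of a maximum independent set. Parameterizing by the bound $k$ and parameterizing by the size of an optimum solution then coincide up to the form of $f$. In this unweighted setting Grandoni et al.~\cite{Grandoni} gave a $(1-\varepsilon)$-approximation algorithm with running time $k^{O(k/\varepsilon^8)}\,n^{O(1/\varepsilon^8)}$, where $k$ is the number of rectangles in an optimum solution, and they asked for a parameterized approximation scheme in the weighted setting. We take the problem in the form posed in \cite{Source}.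

With unit weights the requirement that the output have at most $k$ members costs nothing: from an independent set with more than $k$ members one keeps any $k$. With weights it is a real constraint. If the input consists of $k$ rectangles of weight $1$ and $mk$ rectangles of weight $1/m$, all pairwise disjoint, then the $mk$ lighter rectangles together weigh $\omega(\mathrm{opt}_k)=k$, but any $k$ of them weigh only $k/m$. Two results for the weighted setting each relax the problem in one direction. There is an algorithm that finds an independent set of weight at least $(1-\varepsilon)\,\omega(\mathrm{opt}_k)$ in time $2^{O(k\log(k/\varepsilon))}\,n^{O(1/\varepsilon)}$, but this set may contain more than $k$ rectangles. And if all input objects are axis-parallel segments, there is a parameterized approximation scheme in the sense above. We show that neither relaxation is needed.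

\begin{theorem}\label{thm:main}
There is a deterministic algorithm which, given $\mathcal R$, $\omega$, $k\ge1$ and $\varepsilon\in(0,1/2]$, outputs an independent set of at most $k$ rectangles of weight at least $(1-\varepsilon)\,\omega(\mathrm{opt}_k)$, in time
\[
2^{O(k\log(k/\varepsilon))}\cdot n^{O(\frac1\varepsilon\log\frac1\varepsilon)} .
\]
\end{theorem}

For $\varepsilon>1/2$ one runs the algorithm with $\varepsilon=1/2$, and for $k=0$ one outputs the empty set. So weighted \textsc{MWISR} admits a parameterized approximation scheme. The proof of Theorem~\ref{thm:main} is self-contained.

Section~\ref{sec:idea} states the one black box of the main argument, an approximation algorithm for rectangles pierced by a small grid (Proposition~\ref{prop:grid}), and shows on two examples how the general problem reduces to it. Section~\ref{sec:structure} proves the structural facts about an optimal solution behind this reduction, and Section~\ref{sec:algorithm} gives the algorithm and the proof of Theorem~\ref{thm:main}. Section~\ref{sec:grid} proves Proposition~\ref{prop:grid}. Section~\ref{sec:lower} shows, using two cited hardness results, that the exponent $g(\varepsilon)$ of any such scheme must grow as $\varepsilon\to0$.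

\paragraph{Conventions.}
Comparisons and additions of coordinates and weights cost one unit of time. We assume $n\ge2$ and $1\le k\le n$, replacing $k$ by $\min(k,n)$ if necessary. We put $W=\omega(\mathrm{opt}_k)$ and assume $W>0$; otherwise all weights are $0$ and we output the empty set. A \emph{box} is a closed bounded axis-parallel rectangle, possibly degenerate, that need not belong to $\mathcal R$. We write every rectangle or box as $R=[l(R),r(R)]\times[b(R),t(R)]$. Two boxes meet if and only if their projections to the $x$-axis meet and their projections to the $y$-axis meet, that is,
\begin{equation}\label{eq:meet}
R\cap R'\ne\emptyset\iff l(R)\le r(R'),\quad l(R')\le r(R),\quad b(R)\le t(R'),\quad b(R')\le t(R).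
\end{equation}

\section{Piercing by lines}\label{sec:idea}

A family of rectangles is \emph{$x$-disjoint} if the projections of its members to the $x$-axis are pairwise disjoint, and \emph{$y$-disjoint} if the same holds for the $y$-axis. Such a family is independent. These special independent families are useful because they are easy to find, and because their absence gives a small set of lines meeting every rectangle.

\begin{lemma}\label{lem:intervals}
In a finite family of rectangles, the maximum size of an $x$-disjoint subfamily equals the minimum number of vertical lines that together meet all members. A largest subfamily and a smallest set of lines can be computed in polynomial time. The same holds for $y$-disjoint subfamilies and horizontal lines.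
\end{lemma}

\begin{proof}
Project to the $x$-axis, so that rectangles become closed intervals and vertical lines become points. Repeat the following step until no interval is left: select a remaining interval with the smallest right endpoint $p$, mark the point $p$, and delete all intervals that contain $p$. An interval that survives this step has right endpoint at least $p$ and does not contain $p$, so it lies entirely to the right of $p$. Hence the selected intervals are pairwise disjoint. Every interval contains a marked point, and there are as many marked points as selected intervals. Since pairwise disjoint intervals need distinct points to be met, no disjoint subfamily is larger and no set of points meeting all intervals is smaller.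
\end{proof}

If a rectangle $R$ meets the vertical line $x=\alpha$ and the horizontal line $y=\beta$, then $\alpha\in[l(R),r(R)]$ and $\beta\in[b(R),t(R)]$, so $R$ contains the point $(\alpha,\beta)$. A family met by few vertical lines and by few horizontal lines is therefore pierced by the points of a small grid. For such families the problem can be approximated as follows.

\begin{proposition}\label{prop:grid}
Let $\mathcal Q$ be a set of at most $n$ weighted rectangles, and let numbers $x_1<\dots<x_p$ and $y_1<\dots<y_q$ with $p,q\le K$ be given such that every $R\in\mathcal Q$ contains some grid point $(x_i,y_j)$. Given $k'\in\mathbb N$ and $\eta\in(0,1]$, one can find an independent subset of $\mathcal Q$ of size at most $k'$ whose weight is at least $1-\eta$ times the maximum weight of an independent subset of $\mathcal Q$ of size at most $k'$, in time $(K+1)^{O(k')}\cdot\mathrm{poly}(K,k',n)\cdot n^{O(1/\eta)}$.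
\end{proposition}

The size $K$ of the grid enters the running time only through the base of an exponential in $k'$. So Theorem~\ref{thm:main} follows once the input is reduced to a family pierced by a grid with $(k/\varepsilon)^{O(1)}$ lines.

\begin{example}[Unit weights]\label{ex:unit}
Let all weights be $1$. If $\mathcal R$ contains $k$ rectangles that are $x$-disjoint or $y$-disjoint, Lemma~\ref{lem:intervals} finds them, and they form an optimal solution. Otherwise the lemma gives at most $k-1$ vertical lines meeting all rectangles and at most $k-1$ horizontal lines meeting all rectangles, and Proposition~\ref{prop:grid} with $K=k-1$, $k'=k$ and $\eta=\varepsilon$ solves the problem in time $2^{O(k\log k)}\,n^{O(1/\varepsilon)}$.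
\end{example}

With weights one would try the same dichotomy at a threshold. Let $w_0$ be the largest weight for which there is a family $F$ of $k$ rectangles of weight at least $w_0$ that is $x$-disjoint or $y$-disjoint. The rectangles heavier than $w_0$ are pierced by a grid with $k-1$ lines in each direction. The members of an optimal solution that weigh at most $w_0$ could be exchanged, one for one and without loss, for members of $F$. The difficulty is that $F$ may overlap the heavy part of the optimum. The next example shows this failure and the two ideas that repair it.

\begin{example}[Two weights]\label{ex:two}
Let $k\ge2$, $m_1\ge k$ and $m_2\ge k-1$. The input consists of a large square $A=[0,2m_1]^2$ of weight $k$, of squares $D_i=[2i-1,2i]^2\subseteq A$ for $1\le i\le m_1$, and of a row of squares $S_j=[2j-1,2j]\times[-2,-1]$ for $1\le j\le m_2$ below $A$; the $D_i$ and the $S_j$ have weight $1$. A solution without $A$ weighs at most $k$, so an optimal solution $O$ consists of $A$ and $k-1$ squares of the row, and $W=2k-1$. The threshold is $w_0=1$, and $F$ may well be $\{D_1,\dots,D_k\}$. Every member of $F$ meets $A$, so the naive exchange yields $A$ alone or $F$ alone, of weight $k$. Nor is the whole input pierced by a small grid: the $D_i$ require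 $m_1$ vertical lines.

Fix $\delta\le1/6$ and let $\varrho=\lceil1/\delta\rceil$. Suppose first that the row is long, $m_2\ge k\varrho$. Split the first $k\varrho$ squares of the row into $\varrho$ blocks of $k$ consecutive squares. The bounding boxes of the blocks are pairwise disjoint and disjoint from $A$, and each $S_j$ meets at most one of them. So one of these boxes, say $B$, meets at most $(k-1)/\varrho\le\delta W$ members of $O$, all of weight $1$. We can afford to discard the members of $O$ that meet $B$. After that the $k$ squares inside $B$ conflict with nothing, and they can replace all members of $O$ of weight $1$. By contrast, a box around $D_1,\dots,D_k$ meets $A$, and clearing it would cost $k>\delta W$.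

Suppose now that the row is short, $m_2<k\varrho$. If we guess that $A$ belongs to $O$, we may delete the $D_i$, since they meet $A$. What remains is pierced by at most $m_2+1\le k\varrho$ vertical lines and two horizontal lines, and Proposition~\ref{prop:grid} applies.
\end{example}

The example suggests the plan. A supply of $k$ replacement rectangles is useful only if it lies in a box that meets little of the optimum, so the threshold must be defined through such boxes. Above the threshold, a box that meets little of the optimum contains no $k$ rectangles that are $x$-disjoint or $y$-disjoint, so its content is pierced by few lines. It remains to cover all relevant rectangles by few regions of this kind, and this is done by guessing a bounded number of members of the optimum, as we guessed $A$.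

\section{Structure of an optimal solution}\label{sec:structure}

Throughout this section $\delta=\varepsilon/3\le1/6$, and $O\subseteq\mathcal R$ is a fixed independent set with $|O|\le k$ and $\omega(O)=W$. For a set $B$ in the plane let $O(B)=\{R\in O: R\cap B\ne\emptyset\}$. A box $B$ is \emph{light} if $\omega(O(B))\le\delta W$. A box contained in a light box is light.

\subsection{A net certifying lightness}

The algorithm does not know $O$, so it cannot test whether a box is light. It can, however, guess a few members of $O$ by trying all possibilities. We want a subset $N\subseteq O$ such that every box disjoint from all members of $N$ is light. The choice $N=O$ has this property, but guessing it costs $n^k$. The next lemma gives such a set whose size depends on $\varepsilon$ only; guessing it is the source of the factor $n^{O(\frac1\varepsilon\log\frac1\varepsilon)}$ in Theorem~\ref{thm:main}. The proof is probabilistic, but the algorithm uses only the existence of $N$.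

\begin{lemma}\label{lem:net}
Let $s=\lceil\frac{64}{\delta}\ln\frac1\delta\rceil$. There is a set $N\subseteq O$ with $|N|\le s$ such that every box disjoint from all members of $N$ is light.
\end{lemma}

\begin{proof}
Let $\mu(R)=\omega(R)/W$ for $R\in O$; since $W>0$, this is a probability distribution on $O$. Let $\mathcal H$ be the family of all sets $O(B)$, $B$ a box, with $\mu(O(B))\ge\delta$. It suffices to find $N\subseteq O$ with $|N|\le s$ that has a member in every set of $\mathcal H$: a box $B$ disjoint from all members of such an $N$ has $O(B)\cap N=\emptyset$, so $O(B)\notin\mathcal H$ and $\omega(O(B))<\delta W$.

A random sample of size $s$ misses a fixed set of $\mathcal H$ with probability at most $(1-\delta)^s$, but $|\mathcal H|$ may grow with $k$, so a direct union bound would force $s$ to depend on $k$. The double-sampling argument of Haussler and Welzl avoids this: it compares the sample with a second one, and takes the union bound only over the ways in which boxes can intersect the $2s$ sampled rectangles.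

Draw $N_1,\dots,N_s,N'_1,\dots,N'_s$ independently from $\mu$. Let $\mathcal E_0$ be the event that some $S\in\mathcal H$ contains no $N_i$. Let $\mathcal E_1$ be the event that some $S\in\mathcal H$ contains no $N_i$ and contains $N'_i$ for at least $\delta s/2$ indices $i$. We show $\Pr[\mathcal E_0]\le2\Pr[\mathcal E_1]$ and $\Pr[\mathcal E_1]<\frac12$. Then $\Pr[\mathcal E_0]<1$, and the set of distinct entries of an outcome $(N_1,\dots,N_s)$ outside $\mathcal E_0$ is the required $N$.

\emph{The bound $\Pr[\mathcal E_0]\le2\Pr[\mathcal E_1]$.} Condition on an outcome of $(N_1,\dots,N_s)$ in $\mathcal E_0$, fix a set $S\in\mathcal H$ that it misses, and let $\pi=\mu(S)\ge\delta$. The number of indices $i$ with $N'_i\in S$ is binomial with mean $s\pi$ and variance at most $s\pi$. By Chebyshev's inequality it is smaller than $s\pi/2$ with probability at most $s\pi/(s\pi/2)^2=4/(s\pi)\le4/(s\delta)$, and this is at most $\frac12$ because $s\delta\ge64\ln6>8$. So with conditional probability at least $\frac12$ the number is at least $s\pi/2\ge\delta s/2$, and $\mathcal E_1$ occurs.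

\emph{The bound $\Pr[\mathcal E_1]\le(2s+1)^4\,2^{-\delta s/2}$.} Generate the samples in two stages. First draw $Z_{i,j}$ for $1\le i\le s$ and $j\in\{0,1\}$ independently from $\mu$. Then draw independent uniform bits $\sigma_1,\dots,\sigma_s$ and put $N_i=Z_{i,\sigma_i}$ and $N'_i=Z_{i,1-\sigma_i}$. For every value of the bits the $2s$ entries are independent with distribution $\mu$, so this is the same experiment. Fix the outcome of the first stage, and for a box $B$ let $\Gamma(B)=\{(i,j): Z_{i,j}\cap B\ne\emptyset\}$. By \eqref{eq:meet}, $\Gamma(B)$ is the intersection of four index sets, defined by the conditions $l(Z_{i,j})\le r(B)$, $r(Z_{i,j})\ge l(B)$, $b(Z_{i,j})\le t(B)$ and $t(Z_{i,j})\ge b(B)$. Each condition compares $2s$ fixed numbers with one threshold, so it defines one of at most $2s+1$ index sets. Hence $\Gamma(B)$ takes at most $(2s+1)^4$ values.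

If $\mathcal E_1$ occurs with $S=O(B)$, then $\Gamma=\Gamma(B)$ contains no pair $(i,\sigma_i)$ and has at least $\delta s/2$ elements. For a fixed index set $\Gamma$, the probability over the bits that $\Gamma$ contains no pair $(i,\sigma_i)$ is $0$ if $\Gamma$ contains both $(i,0)$ and $(i,1)$ for some $i$. Otherwise each element of $\Gamma$ prescribes the value of a different bit, and the probability is $2^{-|\Gamma|}$. The union bound over the possible sets $\Gamma$ with $|\Gamma|\ge\delta s/2$ gives the claim.

\emph{The numerical estimate.} We need $\frac{\ln2}{2}\,\delta s-4\ln(2s+1)>\ln2$. Let $L=\ln\frac1\delta\ge\ln6>1.79$. From $s\ge64L/\delta$ we get $\frac{\ln2}{2}\,\delta s\ge32\ln2\cdot L\ge22.1\,L$. From $s\le64L/\delta+1$ and $64L/\delta\ge3$ we get $2s+1\le128L/\delta+3\le192L/\delta$. With $\ln L\le L-1$ and $4\ln192<21.1$ this gives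
\[
4\ln(2s+1)\le4\ln192+4\ln L+4L\le21.1+4(L-1)+4L=17.1+8L .
\]
The difference is at least $14.1\,L-17.1>25.2-17.1>\ln2$. Hence $\Pr[\mathcal E_1]<\frac12$.
\end{proof}

A member $R$ of $O$ with $\omega(R)>\delta W$ belongs to every such $N$: a single point of $R$ is a box that is not light, and $R$ is the only member of $O$ containing it. In Example~\ref{ex:two} the set $N$ therefore contains $A$. The squares $S_j$ in $N$ cut the row into at most $s+1$ pieces, and the bounding box of each piece avoids $N$ and is light. So either some piece has $k$ squares and supplies the replacements, or every piece is met by at most $k-1$ vertical lines. The rest of this section carries out this alternative in general.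

\subsection{Rich boxes and the exchange}

For a number $w$, a box $B$ is \emph{$w$-rich} if it contains $k$ rectangles of $\mathcal R$ of weight at least $w$ that are $x$-disjoint, or $k$ such rectangles that are $y$-disjoint. We ask for $k$ rectangles because all of $O$ may have to be replaced. We ask for $x$- or $y$-disjointness, and not just for independence, because by Lemma~\ref{lem:intervals} this property can be tested, and its failure yields piercing lines.

Let $w^*$ be the largest $w\in\{\omega(R):R\in\mathcal R\}$ for which a light $w$-rich box exists, and let $B^*$ be a light $w^*$-rich box. The bounding box of $k$ rectangles witnessing richness is contained in $B^*$, so it is again light, and it is $w^*$-rich. Replacing $B^*$ by it, we may assume that $l(B^*)$, $r(B^*)$, $b(B^*)$, $t(B^*)$ are coordinates of sides of members of $\mathcal R$; this leaves polynomially many candidates for $B^*$. If no light $w$-rich box exists for any weight $w$, put $w^*=-\infty$ and $B^*=\emptyset$. Define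
\[
\mathcal R_1=\{R\in\mathcal R:\ \omega(R)>w^*,\ R\cap B^*=\emptyset\},\qquad O_1=O\cap\mathcal R_1 .
\]
We keep $O_1$ and fill the remaining $k-|O_1|$ places with rectangles of weight at least $w^*$ from inside $B^*$. The next lemma says that this loses at most $\delta W$.

\begin{lemma}\label{lem:exchange}
If $w^*\ne-\infty$, then $\omega(O_1)+(k-|O_1|)\,w^*\ge(1-\delta)W$. If $w^*=-\infty$, then $O_1=O$.
\end{lemma}

\begin{proof}
If $w^*=-\infty$, then $\mathcal R_1=\mathcal R$. Otherwise $O$ is the disjoint union of $O_1$, $O(B^*)$ and $O'=\{R\in O: R\cap B^*=\emptyset,\ \omega(R)\le w^*\}$. Since $B^*$ is light, $\omega(O(B^*))\le\delta W$. Since $|O'|\le k-|O_1|$ and $w^*\ge0$, we have $\omega(O')\le|O'|\,w^*\le(k-|O_1|)\,w^*$. Therefore $W\le\omega(O_1)+\delta W+(k-|O_1|)\,w^*$.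
\end{proof}

\subsection{Envelopes}

It remains to approximate $O_1$ inside $\mathcal R_1$. By the maximality of $w^*$, a light box contains no $k$ members of $\mathcal R_1$ that are $x$-disjoint or $y$-disjoint, so the members of $\mathcal R_1$ inside it are met by $k-1$ lines in each direction. By Lemma~\ref{lem:net} this applies to every box avoiding $N$. A rectangle that meets a member of $N$ without being in $N$ cannot belong to $O$ and may be deleted. Every other rectangle outside $N$ is itself a box avoiding $N$, but there can be $n$ of these, and taking lines for each would give a grid of size depending on $n$. We need few regions that avoid $N$ and together contain all these rectangles. They are obtained by extending the sides of the members of $N$ to full lines and enlarging each rectangle until it reaches these lines.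

Let $N\subseteq\mathcal R$. Let $X_N$ consist of the numbers $l(Q),r(Q)$ for $Q\in N$ together with $-\infty$ and $+\infty$, and let $Y_N$ consist of the numbers $b(Q),t(Q)$ for $Q\in N$ together with $-\infty$ and $+\infty$. For a rectangle $R$ disjoint from all members of $N$, the \emph{envelope} of $R$ is the open set
\[
E(R)=(x,x')\times(y,y'),
\]
where $x$ is the largest element of $X_N$ smaller than $l(R)$, $x'$ is the smallest element of $X_N$ larger than $r(R)$, $y$ is the largest element of $Y_N$ smaller than $b(R)$, and $y'$ is the smallest element of $Y_N$ larger than $t(R)$. The envelope is taken open because members of $N$ may touch its boundary. It may be unbounded, and different envelopes may overlap.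

\begin{lemma}\label{lem:envelope}
Let $N\subseteq\mathcal R$ with $|N|\le s$.
\begin{enumerate}
\item[(i)] If $R$ is disjoint from all members of $N$, then $R\subseteq E(R)$, and $E(R)$ is disjoint from all members of $N$.
\item[(ii)] There are at most $(2s+2)^4$ distinct envelopes.
\item[(iii)] If $N$ is as in Lemma~\ref{lem:net}, then for each envelope $E$ the rectangles of $\mathcal R_1$ contained in $E$ can be met by at most $k-1$ vertical lines, and also by at most $k-1$ horizontal lines.
\end{enumerate}
\end{lemma}

\begin{proof}
(i) The inclusion holds because $x<l(R)$, $r(R)<x'$, $y<b(R)$ and $t(R)<y'$. Suppose that $Q\in N$ contains a point $(\alpha,\beta)$ of $E(R)$. Then $l(Q)\le\alpha<x'$. Since $l(Q)\in X_N$ and $x'$ is the smallest element of $X_N$ larger than $r(R)$, we get $l(Q)\le r(R)$. Also $r(Q)\ge\alpha>x$, and since $x$ is the largest element of $X_N$ smaller than $l(R)$, we get $r(Q)\ge l(R)$. The same argument with $\beta$, $y$, $y'$ gives $b(Q)\le t(R)$ and $t(Q)\ge b(R)$. By \eqref{eq:meet}, $Q$ meets $R$, a contradiction.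

(ii) An envelope is determined by two elements of $X_N$ and two elements of $Y_N$, and $|X_N|,|Y_N|\le2s+2$.

(iii) Suppose that $k-1$ vertical lines do not suffice; the horizontal case is symmetric. By Lemma~\ref{lem:intervals}, $E$ contains $k$ members of $\mathcal R_1$ that are $x$-disjoint. Let $B$ be their bounding box and $w$ the smallest of their weights, so that $w>w^*$ and $B$ is $w$-rich. The four numbers $l(B),r(B),b(B),t(B)$ are coordinates of rectangles contained in $E$, and $E$ is a product of two intervals, so $B\subseteq E$. By (i), $B$ is disjoint from all members of $N$, and by Lemma~\ref{lem:net} it is light. So $B$ is a light $w$-rich box, where $w$ is the weight of a member of $\mathcal R$ and $w>w^*$. This contradicts the definition of $w^*$, also when $w^*=-\infty$.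
\end{proof}

\section{The algorithm}\label{sec:algorithm}

The objects $w^*$, $B^*$, $N$ and $|O_1|$ depend on the unknown set $O$, but each ranges over a set that we can afford to enumerate. A wrong guess must do no harm, so the algorithm is arranged to produce a feasible solution from every guess that passes its tests. Let $\delta=\varepsilon/3$ and let $s$ be as in Lemma~\ref{lem:net}. A \emph{guess} consists of:
\begin{enumerate}
\item[(G1)] either $w=-\infty$ and $B=\emptyset$, or a weight $w\in\{\omega(R):R\in\mathcal R\}$ and a box $B$ whose sides lie on coordinates of sides of members of $\mathcal R$;
\item[(G2)] an independent set $N\subseteq\mathcal R$ with $|N|\le s$;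
\item[(G3)] an integer $k'\in\{0,\dots,k\}$.
\end{enumerate}
For each guess the algorithm performs the following steps.
\begin{enumerate}
\item[(S1)] If $w=-\infty$, let $F=\emptyset$. Otherwise use Lemma~\ref{lem:intervals} to find a set $F$ of $k$ rectangles of weight at least $w$, contained in $B$, that are $x$-disjoint or $y$-disjoint. If there is none, discard the guess.
\item[(S2)] Let $\mathcal R_1=\{R\in\mathcal R:\omega(R)>w,\ R\cap B=\emptyset\}$, and let $\mathcal R_2$ consist of those $R\in\mathcal R_1$ that belong to $N$ or are disjoint from all members of $N$.
\item[(S3)] For every distinct envelope $E=E(R)$ with $R\in\mathcal R_2\setminus N$, compute by Lemma~\ref{lem:intervals} a smallest set of vertical lines and a smallest set of horizontal lines meeting all rectangles of $\mathcal R_1$ contained in $E$. If one of these sets has more than $k-1$ lines, discard the guess.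
\item[(S4)] Collect all these lines, add one vertical and one horizontal line through each member of $N$, and remove duplicates.
\item[(S5)] Apply Proposition~\ref{prop:grid} to $\mathcal R_2$, the grid formed by these lines, $k'$ and $\eta=\varepsilon/3$, and obtain a set $S$. Let $F'$ consist of any $k-k'$ members of $F$, or $F'=\emptyset$ if $w=-\infty$. Record $S\cup F'$.
\end{enumerate}
The output is the heaviest recorded set.

\begin{proof}[Proof of Theorem~\ref{thm:main}]
\emph{Step (S5) is applicable.} By Lemma~\ref{lem:envelope}(ii) and the test in (S3), step (S4) produces at most
\[
K=s+(k-1)(2s+2)^4
\]
lines in each direction. Let $R\in\mathcal R_2$. If $R\in N$, then a vertical and a horizontal line through $R$ were added in (S4). If $R\notin N$, then $R\in\mathcal R_1$ and $R\subseteq E(R)$ by Lemma~\ref{lem:envelope}(i), so $R$ meets one of the vertical lines and one of the horizontal lines computed for $E(R)$. In both cases $R$ contains the intersection point of the two lines.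

\emph{Feasibility.} The sets $S$ and $F'$ are independent. Members of $F'$ are contained in $B$, and members of $S\subseteq\mathcal R_1$ are disjoint from $B$. So $S\cup F'$ is independent, $S$ and $F'$ have no common member, and $|S\cup F'|\le k'+(k-k')=k$.

\emph{Approximation.} Consider the guess $w=w^*$, $B=B^*$, $N$ from Lemma~\ref{lem:net} and $k'=|O_1|$; the set $N$ is independent because $N\subseteq O$. For this guess the set $\mathcal R_1$ of (S2) is that of Section~\ref{sec:structure}. The guess passes (S1) because $w^*=-\infty$ or $B^*$ is $w^*$-rich, and it passes (S3) by Lemma~\ref{lem:envelope}(iii). Since $O$ is independent and contains $N$, each member of $O_1$ is in $N$ or disjoint from all members of $N$. So $O_1$ is an independent subset of $\mathcal R_2$ of size $k'$, and Proposition~\ref{prop:grid} gives $\omega(S)\ge(1-\frac\varepsilon3)\,\omega(O_1)$. If $w^*=-\infty$, then $O_1=O$ by Lemma~\ref{lem:exchange}, and $\omega(S)\ge(1-\frac\varepsilon3)W$. Otherwise each of the $k-|O_1|$ members of $F'$ weighs at least $w^*\ge0$, and Lemma~\ref{lem:exchange} gives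
\begin{align*}
\omega(S\cup F')&\ge\Bigl(1-\frac\varepsilon3\Bigr)\omega(O_1)+(k-|O_1|)\,w^*\\
&\ge\Bigl(1-\frac\varepsilon3\Bigr)\bigl(\omega(O_1)+(k-|O_1|)\,w^*\bigr)\ge\Bigl(1-\frac\varepsilon3\Bigr)^2W\ge(1-\varepsilon)W .
\end{align*}

\emph{Running time.} There are at most $1+n(2n)^4$ options in (G1), at most $(n+1)^s$ in (G2) and $k+1\le n+1$ in (G3). Here $s=\lceil\frac{192}{\varepsilon}\ln\frac3\varepsilon\rceil=O(\frac1\varepsilon\log\frac1\varepsilon)$ for $\varepsilon\le\frac12$, so the number of guesses is $n^{O(\frac1\varepsilon\log\frac1\varepsilon)}$. Steps (S1)--(S4) take polynomial time. Since $K=O(ks^4)=(k/\varepsilon)^{O(1)}$ and $k/\varepsilon\ge2$, step (S5) takes time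
\[
(K+1)^{O(k)}\cdot\mathrm{poly}(K,k,n)\cdot n^{O(1/\varepsilon)}=2^{O(k\log(k/\varepsilon))}\,n^{O(1/\varepsilon)} .
\]
The product of the two bounds is the running time in the theorem.
\end{proof}

\section{Rectangles pierced by a grid}\label{sec:grid}

We prove Proposition~\ref{prop:grid}. Some loss is to be expected here: an exact algorithm with running time $f(K,k')\,n^{O(1)}$, inserted into Example~\ref{ex:unit}, would decide in time $f(k-1,k)\,n^{O(1)}$ whether $k$ pairwise disjoint unit squares exist, and this problem is $\mathrm{W}[1]$-hard (see Section~\ref{sec:lower}).

The grid sorts the rectangles into at most $K^4$ types according to the lines they meet. We can afford to guess the types of the members of an optimal solution. What remains is to choose one rectangle for each guessed type, and only neighboring types constrain each other. The neighbor relation is close to planar, so after deleting a small fraction of the weight in the manner of Baker's technique it becomes tree-like, and dynamic programming finds the best choice. We may assume $\mathcal Q\ne\emptyset$.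

\subsection{Types and tiles}

For $R\in\mathcal Q$ let
\[
I(R)=\{i: x_i\in[l(R),r(R)]\},\qquad J(R)=\{j: y_j\in[b(R),t(R)]\}.
\]
These are intervals of integers, and they are nonempty because $R$ contains a grid point. A \emph{type} is a pair $\tau=(I,J)$ of nonempty integer intervals $I\subseteq\{1,\dots,p\}$ and $J\subseteq\{1,\dots,q\}$, and the type of $R$ is $(I(R),J(R))$. There are at most $p^2q^2\le K^4$ types. Two types $(I,J)$ and $(I',J')$ are \emph{compatible} if $I\cap I'=\emptyset$ or $J\cap J'=\emptyset$. A type is not compatible with itself.

Rectangles of compatible types share no grid point, but they may still overlap between consecutive grid lines. This cannot happen if some grid line runs strictly between them. To express this geometrically, let the index $i$ stand for the unit interval $[i,i+1]$, so that two index intervals correspond to intersecting real intervals exactly when they overlap or are adjacent. The \emph{tile} of $\tau=(I,J)$ is the box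
\[
U(\tau)=[\min I,\max I+1]\times[\min J,\max J+1],
\]
which has integer corners and nonempty interior. Two compatible types \emph{touch} if their tiles meet. Figure~\ref{fig:tiles} shows an example.

\begin{figure}[ht]
\centering
\begin{tikzpicture}[scale=0.95]
\foreach \x/\m in {0/1,1.2/2,2/3,3.4/4}
  {\draw[gray] (\x,-0.7)--(\x,2.8); \node[below] at (\x,-0.7) {$x_{\m}$};}
\foreach \y/\m in {0/1,1/2,2.2/3}
  {\draw[gray] (-0.7,\y)--(4.2,\y); \node[left] at (-0.7,\y) {$y_{\m}$};}
\draw[thick] (-0.3,-0.3) rectangle (1.7,0.7); \node at (0.6,0.35) {$R_1$};
\draw[thick] (1.45,0.4) rectangle (2.7,2.5); \node at (2.35,1.6) {$R_2$};
\draw[thick] (2.9,-0.4) rectangle (3.9,0.5); \node at (3.15,0.25) {$R_3$};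
\begin{scope}[xshift=5.2cm,yshift=-1.5cm]
\draw[fill=gray!20] (1,1) rectangle (3,2);
\draw[fill=gray!20] (3,2) rectangle (4,4);
\draw[fill=gray!20] (4,1) rectangle (5,2);
\draw[gray,dotted] (1,1) grid (5,4);
\foreach \x in {1,...,5} \node[below] at (\x,0.8) {$\x$};
\foreach \y in {1,...,4} \node[left] at (0.9,\y) {$\y$};
\draw[thick] (2,1.5)--(3,2)--(3.5,3)--(4,2)--(4.5,1.5);
\foreach \x/\y in {2/1.5,3.5/3,4.5/1.5} \fill (\x,\y) circle (2pt);
\foreach \x/\y in {3/2,4/2} \draw[fill=white] (\x,\y) circle (2pt);
\node[left] at (2,1.5) {$\tau_1$}; \node[above] at (3.5,3) {$\tau_2$}; \node[below] at (4.5,1.5) {$\tau_3$};
\end{scope}
\end{tikzpicture}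
\caption{Left: three rectangles of pairwise compatible types $\tau_1=(\{1,2\},\{1\})$, $\tau_2=(\{3\},\{2,3\})$, $\tau_3=(\{4\},\{1\})$. Right: their tiles, and the graph $H$ joining each type (black) to the integer points that its tile shares with another tile (white). The tiles of $\tau_1$ and $\tau_2$ share only a corner, yet $R_1$ and $R_2$ overlap. The tiles of $\tau_1$ and $\tau_3$ are disjoint, and the line $x=x_3$ separates $R_1$ from $R_3$.}
\label{fig:tiles}
\end{figure}

\begin{lemma}\label{lem:types}
\begin{enumerate}
\item[(i)] Disjoint rectangles of $\mathcal Q$ have compatible, and in particular distinct, types.
\item[(ii)] Tiles of compatible types have disjoint interiors.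
\item[(iii)] Rectangles of compatible types that do not touch are disjoint.
\end{enumerate}
\end{lemma}

\begin{proof}
Let $R,R'$ have types $(I,J)$, $(I',J')$. (i) If $i\in I\cap I'$ and $j\in J\cap J'$, then both rectangles contain $(x_i,y_j)$. (ii) By symmetry let $I\cap I'=\emptyset$ and $\max I<\min I'$. Then $\max I+1\le\min I'$, so the line $x=\min I'$ has one tile on each side. (iii) The tiles are disjoint boxes, so their projections to one of the axes are disjoint. By symmetry let $\max I+1<\min I'$. The index $\max I+1$ lies in $\{1,\dots,p\}$ and not in $I$, and $x_{\max I+1}>x_{\max I}\ge l(R)$, so $x_{\max I+1}>r(R)$. In the same way $x_{\min I'-1}<l(R')$. Hence $r(R)<x_{\max I+1}\le x_{\min I'-1}<l(R')$.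
\end{proof}

Let $\mathcal T$ be a set of pairwise compatible types. For $\tau\in\mathcal T$ let $\mathcal Q_\tau$ be the set of rectangles of $\mathcal Q$ of type $\tau$, and let $\bot$ be a symbol for ``no rectangle'', of weight $0$ and disjoint from everything. An \emph{assignment} on $\mathcal T'\subseteq\mathcal T$ is a map $\varphi$ with $\varphi(\tau)\in\mathcal Q_\tau\cup\{\bot\}$ for $\tau\in\mathcal T'$. It is \emph{valid} if $\varphi(\tau)$ and $\varphi(\tau')$ are disjoint whenever $\tau,\tau'\in\mathcal T'$ touch. By Lemma~\ref{lem:types}(iii), the rectangles chosen by a valid assignment form an independent set of size at most $|\mathcal T'|$.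

If the grid has a single horizontal line, the tiles are lined up in the strip $1\le y\le2$ and each touches at most its left and its right neighbor. The touching pairs form a disjoint union of paths, and a sweep from left to right that remembers only the last chosen rectangle finds the heaviest valid assignment in polynomial time. Tree decompositions generalize this sweep.

\subsection{Tree decompositions}

A \emph{tree decomposition} of a graph $G$ is a tree whose nodes $\nu$ carry sets $\mathrm{bag}(\nu)\subseteq V(G)$, called bags, such that
\begin{enumerate}
\item[(T1)] every vertex of $G$ lies in some bag;
\item[(T2)] for every edge of $G$, some bag contains both ends;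
\item[(T3)] for every vertex of $G$, the nodes whose bags contain it induce a connected subtree.
\end{enumerate}
If $G$ is a disjoint union of graphs, tree decompositions of the parts can be joined into one of $G$ by adding arbitrary edges that connect the trees into a single tree; (T3) survives because the parts have no vertex in common.

\begin{lemma}\label{lem:dp}
Let $\mathcal T'$ be a set of pairwise compatible types, and let a tree decomposition of the graph of touching pairs on $\mathcal T'$ be given, with $m$ nodes and bags of size at most $h$. Then a valid assignment on $\mathcal T'$ of maximum weight can be found in time $\mathrm{poly}(m,h,n)\cdot(n+1)^{h}$.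
\end{lemma}

\begin{proof}
Root the tree. For a node $\nu$ let $V_\nu$ be the union of the bags of $\nu$ and its descendants. For a valid assignment $\varphi$ on $\mathrm{bag}(\nu)$ let $M_\nu(\varphi)$ be the maximum of $\sum_{\tau\in V_\nu\setminus\mathrm{bag}(\nu)}\omega(\psi(\tau))$ over valid assignments $\psi$ on $V_\nu$ that extend $\varphi$. Such a $\psi$ exists: put $\bot$ outside $\mathrm{bag}(\nu)$. We claim that
\begin{equation}\label{eq:dp}
M_\nu(\varphi)=\sum_{\nu'\text{ child of }\nu}\ \max_{\varphi'}\Bigl(M_{\nu'}(\varphi')+\sum_{\tau\in\mathrm{bag}(\nu')\setminus\mathrm{bag}(\nu)}\omega(\varphi'(\tau))\Bigr),
\end{equation}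
where $\varphi'$ ranges over the valid assignments on $\mathrm{bag}(\nu')$ that agree with $\varphi$ on $\mathrm{bag}(\nu)\cap\mathrm{bag}(\nu')$.

Let $\nu'$ be a child of $\nu$ and let $\tau\in V_{\nu'}\setminus\mathrm{bag}(\nu)$. By (T3), all nodes whose bags contain $\tau$ lie in the subtree rooted at $\nu'$, since any path leaving this subtree passes through $\nu$. This has two consequences. The sets $V_{\nu'}\setminus\mathrm{bag}(\nu)$, over the children $\nu'$, partition $V_\nu\setminus\mathrm{bag}(\nu)$. And by (T2), every type touching $\tau$ lies in $V_{\nu'}$. So an extension $\psi$ of $\varphi$ to $V_\nu$ is valid if and only if its restriction to each $V_{\nu'}$ is valid, and these restrictions can be optimized separately. Again by (T3), a type in $V_{\nu'}\cap\mathrm{bag}(\nu)$ lies in $\mathrm{bag}(\nu')$. Therefore the restriction to $V_{\nu'}$ is prescribed exactly on $\mathrm{bag}(\nu)\cap\mathrm{bag}(\nu')$, and $V_{\nu'}\setminus\mathrm{bag}(\nu)$ is the disjoint union of $V_{\nu'}\setminus\mathrm{bag}(\nu')$ and $\mathrm{bag}(\nu')\setminus\mathrm{bag}(\nu)$. Maximizing first over the values on $V_{\nu'}\setminus\mathrm{bag}(\nu')$ and then over $\varphi'$ gives \eqref{eq:dp}.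

Each bag has at most $(n+1)^h$ assignments. For each child $\nu'$, one pass over its valid assignments $\varphi'$ fills a table that stores the maximum in \eqref{eq:dp} for each restriction to $\mathrm{bag}(\nu)\cap\mathrm{bag}(\nu')$. Then each $M_\nu(\varphi)$ is a sum of table entries. By (T1), the optimum is the maximum, over valid assignments $\varphi$ on the bag of the root, of $M(\varphi)$ plus the weight of $\varphi$, and stored maximizers give an optimal assignment.
\end{proof}

Small bags will come from the following fact about planar graphs. In a rooted tree, the \emph{height} is the largest number of edges on a path from the root, and every vertex counts as an ancestor and as a descendant of itself.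

\begin{lemma}\label{lem:planar}
Let $G$ be a simple connected planar graph with a rooted spanning tree $T$ of height at most $d$. Then $G$ has a tree decomposition with $O(|V(G)|)$ nodes and bags of size at most $3d+1$, computable in polynomial time.
\end{lemma}

\begin{proof}
If $G$ has at most two vertices, a single bag $V(G)$ works, since $d\ge1$ when there are two. Otherwise add edges to $G$ as long as it stays simple and planar, and embed the result in the sphere; both can be done in polynomial time. A tree decomposition of the larger graph is one of $G$, and $T$ is still a spanning tree. We use the textbook facts that in such a maximal planar graph on at least three vertices every face is bounded by a triangle, and every edge borders two distinct faces. Let $V$, $E$, $\Phi$ be the sets of vertices, edges and faces; then $3|\Phi|=2|E|$ and Euler's formula $|V|-|E|+|\Phi|=2$ give $|\Phi|=2|V|-4$.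

\emph{The tree.} Let $T^*$ be the graph on $\Phi$ that has, for each edge $e\notin T$, an edge $e^*$ joining the two faces bordered by $e$. A plane drawing of a tree does not separate the sphere. So any two faces are joined by a curve that avoids $T$, hence avoids all vertices and passes from face to face only across edges not in $T$. Thus $T^*$ is connected. It has $|E|-(|V|-1)=|\Phi|-1$ edges, so it is a tree.

\emph{The bags.} For a face $f$ let $\mathrm{bag}(f)$ be the set of all ancestors in $T$ of the three vertices of $f$. It is the union of three paths with at most $d+1$ vertices each, all containing the root, so it has at most $3d+1$ elements. Every vertex and every edge lies on the boundary of a face, which gives (T1) and (T2).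

\emph{Property (T3).} Let $v\in\mathrm{bag}(f)\cap\mathrm{bag}(f')$ with $f\ne f'$, and let $e^*$ be an edge on the path from $f$ to $f'$ in $T^*$, with $e=uu'$. We show that $v$ is an ancestor of $u$ or of $u'$. Then $v$ lies in the bags of both faces bordered by $e$, and since $e^*$ was arbitrary, in the bags of all faces on the path.

Let $C$ be the cycle formed by $e$ and the path from $u$ to $u'$ in $T$. Every vertex of $C$ is an ancestor of $u$ or of $u'$. By the Jordan curve theorem the complement of $C$ has two components, the sides of $C$; each face lies in one side, and the two faces bordered by $e$ lie in different sides. Every other edge of $T^*$ comes from an edge not on $C$, so it joins two faces in the same side. Hence the two components of $T^*-e^*$ are the sets of faces in the two sides, and $f,f'$ lie in different sides. Choose a vertex $a$ of $f$ and a vertex $a'$ of $f'$ that are descendants of $v$, and consider the walk in $T$ from $a$ up to $v$ and down to $a'$. All its vertices are descendants of $v$. If none of them were on $C$, the walk would be a curve disjoint from $C$, leading from $a$, which then lies in the side of $f$, to $a'$, which lies in the side of $f'$; this is impossible. So some vertex $c$ of the walk is on $C$. Then $v$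 is an ancestor of $c$, and $c$ is an ancestor of $u$ or of $u'$.
\end{proof}

\subsection{A planar graph behind the touching relation}

One would like to apply Lemma~\ref{lem:planar} to the graph of touching pairs, but this graph need not be planar, because four tiles can share a corner. For the $25$ types $(\{i\},\{j\})$ with $1\le i,j\le5$, the tiles form a $5\times5$ array of unit squares with $40$ pairs sharing a side and $32$ pairs sharing only a corner, and $72$ exceeds the bound $3\cdot25-6=69$ on the number of edges of a planar graph with $25$ vertices. Corner contacts cannot be ignored, as $R_1$ and $R_2$ in Figure~\ref{fig:tiles} show. The remedy is to make the contact points vertices of their own.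

Let $\mathcal T$ be a set of at most $k'$ pairwise compatible types. Let $P$ be the set of integer points that lie in at least two of the tiles $U(\tau)$, $\tau\in\mathcal T$. All tiles lie in $[1,K+1]^2$, so $|P|\le(K+1)^2$. Let $H$ be the bipartite graph on $\mathcal T\cup P$ in which $\tau z$ is an edge if and only if $z\in U(\tau)$.

\begin{lemma}\label{lem:H}
The graph $H$ is planar, every $z\in P$ has degree at most $4$, and any two touching types in $\mathcal T$ have a common neighbor in $H$.
\end{lemma}

\begin{proof}
Let $z\in P$. If $z$ were in the interior of a tile $U(\tau)$, then a second tile containing $z$, being the closure of its interior, would have interior points inside the interior of $U(\tau)$, contrary to Lemma~\ref{lem:types}(ii). So $z$ lies on the boundary of each tile containing it. Draw $z$ at its own position, draw $\tau$ at the center of $U(\tau)$, and draw edges as straight segments. Segments from an interior point of a box to distinct boundary points meet only at that interior point, and each lies in the interior of the box except for its end on the boundary. The interiors of the tiles are disjoint and contain no point of $P$, so the drawing has no crossings.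

A tile containing $z=(z_1,z_2)$ is a product $[\alpha,\alpha']\times[\beta,\beta']$ with integers $\alpha<\alpha'$ and $\beta<\beta'$. The first factor contains $[z_1-1,z_1]$ or $[z_1,z_1+1]$, and the second contains $[z_2-1,z_2]$ or $[z_2,z_2+1]$. So the tile contains one of the four unit squares with corner $z$, and different tiles contain different ones. Hence $z$ has degree at most $4$.

The intersection of two meeting tiles is a box with integer corners. Such a corner belongs to $P$ and is adjacent to both types.
\end{proof}

\subsection{Deleting layers}

The graph $H$ can have large diameter, so Lemma~\ref{lem:planar} does not give small bags directly. We sort the types into layers by their distance from a root and delete every $D$th layer. What remains falls apart into pieces of fewer than $D$ consecutive layers, and each piece has a shallow spanning tree once everything nearer to the root is contracted.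

Every component of $H$ contains a type, because every point of $P$ has a neighbor. Choose a type as the root of each component. For $\tau\in\mathcal T$ let $\lambda(\tau)$ be half the distance in $H$ from $\tau$ to the root of its component; this is an integer because $H$ is bipartite. By Lemma~\ref{lem:H}, touching types lie in the same component at distance $2$, so their values of $\lambda$ differ by at most $1$. Let $D=\lceil1/\eta\rceil$. For $a\in\{0,\dots,D-1\}$ let $\mathcal T_a=\{\tau\in\mathcal T:\lambda(\tau)\equiv a\pmod D\}$, and let $C_a$ be the graph of touching pairs on $\mathcal T\setminus\mathcal T_a$.

\begin{lemma}\label{lem:width}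
If $\mathcal T\setminus\mathcal T_a\ne\emptyset$, then $C_a$ has a tree decomposition with bags of size less than $24D$, computable in time $\mathrm{poly}(K,k')$.
\end{lemma}

\begin{proof}
A \emph{run} is a maximal interval of non-negative integers that contains no number congruent to $a$ modulo $D$. A run has at most $D-1$ elements, and numbers in different runs differ by at least $2$. A \emph{part} is a nonempty set consisting of all types in one component of $H$ whose value of $\lambda$ lies in one run. The parts partition $\mathcal T\setminus\mathcal T_a$, and no edge of $C_a$ joins different parts. So it suffices to decompose the subgraph of $C_a$ on each part and to join the trees. Fix a part $\Pi$, with run $\{c,\dots,c'\}$, where $c'-c\le D-2$. Distances below are distances in $H$ from the root of the component.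

\emph{A shallow planar graph.} Take the subgraph of $H$ induced by the vertices of the component at distance at most $2c'+1$. If $c\ge1$, contract the set of vertices at distance at most $2c-2$ to a single vertex $\rho$, and remove loops and parallel edges; this set is connected, since it contains a shortest path from the root to each of its elements. If $c=0$, contract nothing and let $\rho$ be the root. Call the resulting graph $G$. It is simple, and it is planar because contracting a connected set of vertices preserves planarity. Let $v$ be a vertex of $G$ other than $\rho$, at distance $j\le2c'+1$, and take a shortest path in $H$ from the root to $v$; all its vertices were kept. If $c\ge1$, its last $j-(2c-2)$ edges form a path from $\rho$ to $v$ in $G$, and $j-(2c-2)\le2(c'-c)+3\le2D-1$. If $c=0$, the path itself has length at most $2c'+1\le2D-3$. So $G$ is connected, and a breadth-first search tree from $\rho$ has height at most $2D-1$. By Lemma~\ref{lem:planar}, $G$ has a tree decomposition with bags of size at most $3(2D-1)+1=6D-2$.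

\emph{New bags.} In each bag, delete $\rho$ if it is a contracted vertex, replace every point $z\in P$ by its neighbors in $H$, and then keep only the types in $\Pi$. By Lemma~\ref{lem:H} each old element yields at most four new ones, so the new bags have size at most $4(6D-2)<24D$.

\emph{Verification.} Let $\tau\in\Pi$. Its distance lies between $2c$ and $2c'$, so its neighbors in $H$ have distance between $2c-1$ and $2c'+1$. Hence $\tau$ and all its neighbors are kept and not contracted, and all edges of $H$ at $\tau$ are edges of $G$. The new bags containing $\tau$ belong to the nodes whose old bag contains $\tau$ or a neighbor $z$ of $\tau$. This set of nodes is the union of the old subtree of $\tau$ and the old subtrees of the neighbors $z$. The old subtree of $\tau$ is nonempty, and the subtree of each $z$ intersects it by (T2) for the edge $\tau z$. So the union is nonempty and connected, which gives (T1) and (T3). Two touching types in $\Pi$ have a common neighbor $z$, which is a vertex of $G$, and any old bag containing $z$ yields a new bag containing both types. This gives (T2).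

All graphs involved have at most $k'+(K+1)^2$ vertices, so the time is polynomial in $K$ and $k'$.
\end{proof}

\begin{proof}[Proof of Proposition~\ref{prop:grid}]
For every set $\mathcal T$ of at most $k'$ pairwise compatible types and every $a\in\{0,\dots,D-1\}$, compute a valid assignment of maximum weight on $\mathcal T\setminus\mathcal T_a$ by Lemmas~\ref{lem:width} and~\ref{lem:dp}, or take the empty assignment if $\mathcal T\setminus\mathcal T_a=\emptyset$. Each assignment yields an independent set of size at most $k'$. Output the heaviest of these sets.

Let $S$ be an independent subset of $\mathcal Q$ of size at most $k'$ and of maximum weight, and let $\mathcal T$ be the set of types of its members. By Lemma~\ref{lem:types}(i) these types are distinct and pairwise compatible, so $\mathcal T$ is one of the enumerated sets. The classes $\mathcal T_0,\dots,\mathcal T_{D-1}$ partition $\mathcal T$, so for some $a$ the members of $S$ with type in $\mathcal T_a$ weigh at most $\omega(S)/D\le\eta\,\omega(S)$. Mapping each type in $\mathcal T\setminus\mathcal T_a$ to the member of $S$ of that type is a valid assignment of weight at least $(1-\eta)\,\omega(S)$, and the output weighs at least as much.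

There are at most $(K^4+1)^{k'}\le(K+1)^{4k'}$ sets $\mathcal T$ and $D$ values of $a$. Each pair takes time $\mathrm{poly}(K,k',n)\cdot(n+1)^{24D}$. Since $n\ge2$ and $D\le2/\eta$, we have $D\,(n+1)^{24D}\le n^{D}\,n^{48D}=n^{O(1/\eta)}$.
\end{proof}

\section{Limits on the exponent of $n$}\label{sec:lower}

One may ask whether the exponent $g(\varepsilon)$ can be made independent of $\varepsilon$. A scheme run with $\varepsilon$ of order $1/k$ on unit weights is an exact algorithm, so hardness of the exact problem restricts $g$. This section relies on two cited results and is not needed for Theorem~\ref{thm:main}.

A problem with parameter $k$ is in $\mathrm{FPT}$ if it can be solved in time $f(k)\,n^{O(1)}$ for a computable $f$. If a $\mathrm{W}[1]$-hard problem is in $\mathrm{FPT}$, then $\mathrm{FPT}=\mathrm{W}[1]$. The Exponential Time Hypothesis (ETH) states that for some constant $c>0$, satisfiability of $3$-CNF formulas with $m$ variables cannot be decided in time $O(2^{cm})$. Consider the problem of deciding whether a given set of $n$ axis-parallel unit squares contains $k$ pairwise disjoint squares. It is $\mathrm{W}[1]$-hard with parameter $k$ \cite{Marx}. Assuming ETH, it cannot be solved in time $f(k)\,n^{o(\sqrt k)}$ for any computable $f$; this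 is the case $d=2$ of the result of Marx and Sidiropoulos \cite{MarxSid} that finding $k$ pairwise non-intersecting $d$-dimensional axis-parallel unit cubes has no $f(k)\,n^{o(k^{1-1/d})}$ algorithm.

It does not matter whether the squares in these results are open or closed. Open unit squares with lower left corners $(l,b)$ and $(l',b')$ are disjoint if and only if $|l-l'|\ge1$ or $|b-b'|\ge1$. Choose $\gamma\in(0,1)$ smaller than every positive value of $1-|l-l'|$ and of $1-|b-b'|$ over all pairs of squares, and replace each square by the concentric closed square of side $1-\gamma$. Two of these are disjoint if and only if $|l-l'|>1-\gamma$ or $|b-b'|>1-\gamma$. If $|l-l'|\ge1$, then $|l-l'|>1-\gamma$. If $|l-l'|<1$, then $1-|l-l'|>\gamma$, so $|l-l'|<1-\gamma$. The same holds for $b$, so exactly the same pairs are disjoint, and rescaling gives closed unit squares.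

\begin{proposition}\label{prop:lower}
Suppose that a parameterized approximation scheme for \textsc{MWISR} runs in time $f(k,\varepsilon)\,n^{g(\varepsilon)}$ with $f,g$ computable. If $g$ is bounded, then $\mathrm{FPT}=\mathrm{W}[1]$. If $g(\varepsilon)=o(\sqrt{1/\varepsilon})$ as $\varepsilon\to0$, then ETH fails. This holds already for unit squares with unit weights.
\end{proposition}

\begin{proof}
Run the scheme on closed unit squares of weight $1$ with $\varepsilon=\frac1{2k}$. If $k$ pairwise disjoint squares exist, then $\omega(\mathrm{opt}_k)=k$, and the output has at least $(1-\frac1{2k})k=k-\frac12$ squares, hence exactly $k$. Otherwise the output, being independent, has fewer than $k$ squares. So the scheme decides whether $k$ pairwise disjoint squares exist, in time $f(k,\frac1{2k})\,n^{g(1/(2k))}$. If $g$ is bounded, this puts a $\mathrm{W}[1]$-hard problem into $\mathrm{FPT}$. If $g(\varepsilon)=o(\sqrt{1/\varepsilon})$, then $g(\frac1{2k})=o(\sqrt{2k})=o(\sqrt k)$, and the running time is one that ETH excludes.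
\end{proof}

We do not determine the optimal growth of $g$ between $o(\sqrt{1/\varepsilon})$, which is excluded under ETH, and the bound $O(\frac1\varepsilon\log\frac1\varepsilon)$ of Theorem~\ref{thm:main}.

\begin{thebibliography}{9}

\bibitem{Grandoni}
Grandoni et al., ESA 2019.

\bibitem{Source}
``In this paper, we consider \textsc{MWISR} through the lens of parameterized approximation. Grandoni et~al.\ (ESA 2019) gave $(1-\varepsilon)$-approximation algorithm wi'',
\texttt{http://domino.mpi-inf.mpg.de/\allowbreak internet/\allowbreak events.nsf/\allowbreak all/\allowbreak CD39B6B34123384CC125894F0050D4D3\allowbreak ?Navigate\&To=Next}.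

\bibitem{Marx}
D.~Marx, \emph{Efficient approximation schemes for geometric problems?}, ESA 2005.

\bibitem{MarxSid}
D.~Marx and A.~Sidiropoulos, SoCG 2014.

\end{thebibliography}
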